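# A high degree below $0'$ without the minimal cupping property

## 1. Minimal cupping over the least degree

We work in the Turing degrees $\mathcal D$, with least degree $0$ and jump $x\mapsto x'$. A degree $m$ is *minimal* if $m>0$ and no degree $c$ satisfies $0<c<m$.

**Definition (mincup).** A degree $a$ satisfies the *minimal cupping property* (mincup) if for all $b\geqslant a$ there is a minimal degree $m<b$ with $a\vee m=b$.

**Definition (generalized high).** A degree $a$ is *generalized high*, or $\mathrm{GH}_1$, if $a'=(a\vee 0')'$. A degree $a\leqslant 0'$ is *high* if $a'=0''$ and *low* if $a'=0'$.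

For example, every $a\geqslant 0'$ is $\mathrm{GH}_1$, because then $a\vee 0'=a$. The degree $0$ is not, since $0'\neq 0''$. For $a\leqslant 0'$ we have $a\vee 0'=0'$, so $\mathrm{GH}_1$ means exactly high.

The question comes from "The search for natural definability in the Turing degrees" (doi:10.3233/com-170068): do all $\mathrm{GH}_1$ degrees satisfy mincup?

To refute mincup for some $a$ we must produce $b\geqslant a$ that no minimal degree joins $a$ up to. The simplest place to practice is $a=0$. There mincup fails for a silly reason: $m<b$ and $0\vee m=b$ contradict each other. It also fails for a better reason, which survives if we allow $m\leqslant b$, and this better reason is the one that will generalize.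

**Definition (1-generic).** A set $G$ is *1-generic* if for every c.e. set $V\subseteq 2^{<\omega}$ some initial segment of $G$ is in $V$ ("$G$ meets $V$") or some initial segment of $G$ has no extension in $V$.

For instance, a computable set $D$ is never 1-generic: $D$ does not meet the c.e. set of strings incompatible with $D$, yet every initial segment of $D$ has an extension in it.

**Lemma 1.** No set that computes a 1-generic set has minimal degree.

*Proof.* Let $G=G_0\oplus G_1$ be 1-generic. For a string $\sigma$ let $\sigma_0,\sigma_1$ be the strings of its even and odd bits.

First, $G_0$ is noncomputable. Given a computable $D$, the c.e. set $V$ of all $\sigma$ with $\sigma_0$ incompatible with $D$ is dense, so no initial segment of $G$ lacks an extension in $V$. Hence $G$ meets $V$, and $G_0\neq D$.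

Second, $G_1\not\leqslant_T G_0$. Suppose $\Lambda(G_0)=G_1$ for a functional $\Lambda$, and let
$$V=\{\sigma:\exists x<|\sigma_1|\ \ \Lambda^{\sigma_0}(x){\downarrow}\neq\sigma_1(x)\}.$$
$G$ does not meet $V$, so some $\sigma\subset G$ has no extension in $V$. Take $x$ with $2x+1\geqslant|\sigma|$ and a long $\tau\subset G$ with $|\tau|>2x+1$ and $\Lambda^{\tau_0}(x){\downarrow}$. Flip bit $2x+1$ of $\tau$. The result still extends $\sigma$, has the same even part, and has the wrong value at $x$ in its odd part, so it is in $V$. This is a contradiction.

So $0<\deg G_0<\deg G$. If $M\geqslant_T G$, then $0<\deg G_0<\deg G\leqslant\deg M$, and $\deg M$ is not minimal. $\square$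

**Lemma 2.** There is a 1-generic set $X\leqslant_T 0'$.

*Proof.* Let $V_0,V_1,\dots$ list the c.e. subsets of $2^{<\omega}$. Build $\sigma_0\subset\sigma_1\subset\cdots$ with oracle $0'$, starting from $\sigma_0=\emptyset$. Given $\sigma_k$, ask $0'$ whether $\sigma_k$ has an extension in $V_k$. If it does, let $\sigma_{k+1}=\rho^\frown 0$ for the first such extension $\rho$ found; if not, let $\sigma_{k+1}=\sigma_k{}^\frown 0$. Then $X=\bigcup_k\sigma_k$ is 1-generic. $\square$

**Proposition 3.** Let $C\equiv_T 0'$. There are sets $A\leqslant_T 0'$ with $A'\equiv_T C$ and $X\leqslant_T C$ such that every $M\leqslant_T A\oplus X$ with $X\leqslant_T A\oplus M$ computes a 1-generic set.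

*Proof.* Take $A=\emptyset$ and $X$ from Lemma 2. If $X\leqslant_T\emptyset\oplus M$, then $M$ computes $X$, which is 1-generic. $\square$

## 2. What a noncomputable $A$ takes away

The aim is to replace $0'$ in Proposition 3 by sets $C$ higher up.

**Theorem 4.** Let $C\geqslant_T 0'$ be a $\Sigma_2$ set. There are sets $A\leqslant_T 0'$ with $A'\equiv_T C$, and $X\leqslant_T C$, such that every $M\leqslant_T A\oplus X$ with $X\leqslant_T A\oplus M$ computes a 1-generic set. No such $M$ has minimal degree, so $a=\deg A$ fails mincup, witnessed by $b=\deg(A\oplus X)\leqslant a'$.

**Corollary 5.** Not all $\mathrm{GH}_1$ degrees satisfy mincup. There is a high degree $a\leqslant 0'$ (hence a $\mathrm{GH}_1$ degree) and a degree $b\geqslant a$, $b\leqslant 0''$, such that no minimal degree $m\leqslant b$ satisfies $a\vee m=b$.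

*Proof from Theorem 4.* Take $C=\{k:W_k\text{ finite}\}$, which is $\Sigma_2$ and $\equiv_T 0''$. Then $a\leqslant 0'$ and $a'=0''=(a\vee 0')'$, so $a$ is high and $\mathrm{GH}_1$; and $b\leqslant a'=0''$. $\square$

Two known results put this in perspective; neither is used below. First, inside $\mathcal D[\leqslant 0']$ all high degrees satisfy mincup: for every high $a\leqslant 0'$ and every $b$ with $a\leqslant b\leqslant 0'$ there is a minimal $m<b$ with $a\vee m=b$. So the $b$ of Corollary 5 cannot be $\leqslant 0'$. Second, there is a low degree that satisfies mincup globally. Theorem 4 with $C=0'$ gives a low degree that fails it, so lowness does not decide mincup.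

What changes when $C>_T 0'$? Now $A'\equiv_T C$ forces $A$ to be noncomputable, and $X\leqslant_T A\oplus M$ no longer gives $X\leqslant_T M$. A natural first attempt is to take $X$ very generic over $A$ and hope that $M$ still computes $X$. This hope fails for an explicit $M$.

**Example.** Let $A$ be noncomputable and let $X$ be 1-generic relative to $A$ (the definition above with "$A$-c.e." for "c.e."). Let $M=A\mathbin{\triangle}X$ be the bitwise sum. Then $M\leqslant_T A\oplus X$ and $X\leqslant_T A\oplus M$, but $X\not\leqslant_T M$.

To check this, note first that $M$ is 1-generic relative to $A$: adding $A$ bitwise to the strings of an $A$-c.e. set $V$ gives an $A$-c.e. set $V^*$; $X$ meets $V^*$ if and only if $M$ meets $V$, and likewise for avoiding. Now suppose $M$ computes $X$. Then $M$ computes $A=M\mathbin{\triangle}X$, say $\Lambda(M)=A$. The $A$-c.e. set $\{\sigma:\exists x\ \Lambda^\sigma(x){\downarrow}\neq A(x)\}$ is not met by $M$, so some $\sigma\subset M$ has no extension in it. To compute $A(x)$, search for any $\tau\supseteq\sigma$ with $\Lambda^\tau(x){\downarrow}$. One exists along $M$, and every such $\tau$ gives the right value. So $A$ is computable, a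 contradiction.

Here $M$ happens to be 1-generic itself, so the example does not contradict the goal. It shows where the argument for Proposition 3 stops: at the step from $X\leqslant_T A\oplus M$ to $X\leqslant_TM$. The generic set below $M$ cannot be $X$. We have to build, for each pair of reductions linking $M$ and $X$, a functional $\Gamma$ of our own with $\Gamma(M)=G$ 1-generic, and $\Gamma$ must use $M$ without the help of $A$.

## 3. Two extensions of $X$ over one $A$ have incompatible images

This section isolates the only information we have about $M$: while $A$ is held fixed, a change in $X$ must be visible in $M$.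

Strings are binary, $\sigma|\tau$ means that $\sigma,\tau$ are incompatible, and $\langle k,x\rangle$ is a computable bijective pairing. Let $(\Phi_e,\Psi_e)_e$ list all pairs of functionals and $(V_k)_k$ all c.e. subsets of $2^{<\omega}$. The number $e$ stands for the hypothesis "$M=\Phi_e(A\oplus X)$ and $X=\Psi_e(A\oplus M)$".

**Definition ($\Theta_e$).** For strings $q$ (a piece of $A$) and $b$ (a piece of $X$), $\Theta_e(q,b)$ is the longest $\sigma$ with $|\sigma|\leqslant|q|+|b|$ such that for all $x<|\sigma|$ the value $\Phi_e(x)=\sigma(x)$ is computed in at most $|q|+|b|$ steps, with queries to $A$ answered by $q$ and queries to $X$ answered by $b$, only where these are defined. Likewise $\Psi_e^{q\oplus\sigma}(x)=i$ means convergence in at most $|q|+|\sigma|$ steps using only $q,\sigma$.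

Both are decidable and monotone in $q,b,\sigma$. If $\Phi_e(A\oplus X)=M$ is total and $0/1$-valued, then $M=\bigcup_n\Theta_e(A{\restriction}n,X{\restriction}n)$. For example, if $\Phi_e$ computes $A\mathbin\triangle X$ bit by bit by querying $A(x)$ and $X(x)$, then $\Theta_e(q,b)$ is an initial segment of the bitwise sum of $q$ and $b$, cut at the shorter length.

The set $A$ will also carry a code of $C$: the columns $\{\langle k,x\rangle:x\in\omega\}$ will be eventually constant. So extensions of strings $q$ must respect promises.

**Definition (promises).** A *promise* is a finite partial function $\pi$ from $\omega$ to $\{0,1\}$. Write $q\leqslant_\pi q'$ (or $q'\geqslant_\pi q$) if $q\subseteq q'$ and $q'(\langle k,x\rangle)=\pi(k)$ whenever $k\in\mathrm{dom}\,\pi$ and $|q|\leqslant\langle k,x\rangle<|q'|$. Let $\mathrm{ext}_\pi(Q)=Q^\frown i$, where $i=\pi(k)$ if $|Q|=\langle k,x\rangle$ with $k\in\mathrm{dom}\,\pi$, and $i=0$ otherwise.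

So with $\pi=\{(3,1)\}$, $q\leqslant_\pi q'$ says that $q'$ extends $q$ and all new bits in column $3$ are $1$. Directly from the definition:

- $\leqslant_\pi$ is transitive, and $Q\leqslant_\pi\mathrm{ext}_\pi(Q)$;
- $\pi\subseteq\pi'$ and $q\leqslant_{\pi'}q'$ imply $q\leqslant_\pi q'$;
- $q\leqslant_\pi q'$ and $q\subseteq q''\subseteq q'$ imply $q\leqslant_\pi q''$.

**Definition (search and split).** Let $p$ be a current string with promise $\pi$. The *search* $\langle e,c,i\rangle$ ($c$ a string, $i\in\{0,1\}$) looks for $q'\geqslant_\pi p$ and $b'\supseteq c^\frown i$ with
$$\Psi_e^{q'\oplus\Theta_e(q',b')}(|c|)=i .$$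
If such a pair is found, set $p:=q'$ and return $b'$. $\mathrm{Split}(e,c)$ means: perform the search $\langle e,c,0\rangle$, returning $b'$, and then, from the new $p$, the search $\langle e,c,1\rangle$, returning $b''$.

**Lemma 6.** After $\mathrm{Split}(e,c)$ has succeeded,
$$\Theta_e(p,b')\,|\,\Theta_e(p,b'')\quad\text{for the current } p \text{ and for all longer ones.}\tag{1}$$

*Proof.* Suppose they are comparable and let $\sigma$ be the longer one. Each search found its computation with some earlier $q'\subseteq p$ and with an image contained in $\Theta_e(p,b')$, respectively $\Theta_e(p,b'')$. By monotonicity $\Psi_e^{p\oplus\sigma}(|c|)$ equals both $0$ and $1$, which is impossible. $\square$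

In the example $M=A\mathbin\triangle X$, with $\Psi_e$ recovering $X(x)$ from $A(x)$ and $M(x)$, the two images differ at position $|c|$: one has the bit $p(|c|)+0$ there, the other $p(|c|)+1$, modulo $2$.

And if a search never succeeds, we can make the hypothesis $e$ false.

**Lemma 7.** Suppose there is no pair $(q',b')$ as the search $\langle e,c,i\rangle$ from $p$ under $\pi$ looks for. If $p\subset A$, $p\leqslant_\pi q'$ for all $q'$ with $p\subseteq q'\subset A$, and $c^\frown i\subset X$, then there is no set $M$ with $M=\Phi_e(A\oplus X)$ and $X=\Psi_e(A\oplus M)$.

*Proof.* Otherwise $\Psi_e^{A\oplus M}(|c|)=X(|c|)=i$ and $M=\bigcup_n\Theta_e(A{\restriction}n,X{\restriction}n)$. So for all sufficiently long $q'\subset A$ and $b'\subset X$ we have $q'\geqslant_\pi p$, $b'\supseteq c^\frown i$ and $\Psi_e^{q'\oplus\Theta_e(q',b')}(|c|)=i$: a pair that the search wants. $\square$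

## 4. Meeting one c.e. set with a c.e. functional

This section finds the strategy that makes $\Gamma(M)$ decide one set $V_k$.

**Definition (functional).** A *functional* $\Gamma$ is a c.e. set of axioms $(\tau,\gamma)$ such that $\tau\subseteq\tau'$ implies $\gamma\subseteq\gamma'$ for all axioms $(\tau,\gamma),(\tau',\gamma')$. $\Gamma[\sigma]$ is the longest $\gamma$ with an axiom $(\tau,\gamma)$, $\tau\subseteq\sigma$ ($\emptyset$ if there is none).

For instance, $\{(0,1),(00,11)\}$ is a functional with $\Gamma[01]=1$ and $\Gamma[00]=11$, while $\{(0,1),(00,0)\}$ is not a functional.

In Lemma 2 we asked $0'$ whether $v$ has an extension in $V_k$ and acted on the answer. Here this is not allowed: $\Gamma$ has to be c.e., for otherwise $G=\Gamma(M)$ would not be computable from $M$. So we must commit $X$ to something while we wait, and change $X$ if $V_k$ gives an answer.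

Start by hand, with $\Gamma$ empty. Split over the current piece of $X$ to get two extensions $b_W,b_R$ with images $\sigma_W|\sigma_R$. *Wait* with $X\supset b_W$. If no string is ever seen in $V_k$, then the initial segment $v=\emptyset$ of $G$ has no extension in $V_k$. If some $v'\in V_k$ is seen, put the axiom $(\sigma_R,v')$ into $\Gamma$ and *respond* by redirecting $X$ to $b_R$. Then $M\supset\sigma_R$ and $G\supset v'$. In the meantime, nodes working with $X\supset b_W$ may have added axioms, but only with strings extending $\sigma_W$, and these are incompatible with $\sigma_R$.

If $\Gamma$ already has axioms, two strings may be too few. Suppose $\Gamma$ has the axioms $(\sigma_W,0)$ and $(\sigma_R,1)$, left over from abandoned attempts. Waiting at $\sigma_W$, we look for an extension $v'$ of $0$ in $V_k$, and find $00$, say. The axiom $(\sigma_R,00)$ is then forbidden, since $\Gamma$ already gives $1$ there. What is needed is $\Gamma[\sigma_W]=\Gamma[\sigma_R]$. The remedy is to count: if $\Gamma$ has $N$ axioms, then $\Gamma[\cdot]$ has at most $N+1$ values, so among $2^n>N+1$ strings two have the same value. Iterating $\mathrm{Split}$ to depth $n$ gives $2^n$ pairwise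 incompatible images. We also take $n$ larger than the length of every $\tau$ in an axiom so far, so that old axioms are all on short strings.

For this to work, the count $N$ made at the start must still be valid when the splits are finished and when $V_k$ responds: no other node may add axioms that are compatible with the images in question. We say that $\Gamma$ is *frozen* there. This is where coding $C$ causes trouble.

## 5. Coding $C$ keeps two guesses about $X$ alive

Fix a computable $h$ with $k\in C\iff W_{h(k)}$ finite; this exists because $C$ is $\Sigma_2$ and $\{k:W_k\text{ finite}\}$ is $\Sigma_2$-complete. To get $C\leqslant_T A'$ we make column $k$ of $A$ have the limit $C(k)$. A node $\nu$ on a tree of strategies guesses: outcome $0$ ("$W_{h(k)}$ infinite") each time $W_{h(k)}$ grows, outcome $1$ otherwise. Below $\nu^\frown i$ the promise $\pi(k)=i$ holds. The outcomes $0$ and $1$ may alternate forever, so the work below $\nu^\frown0$ is not thrown away when $\nu$ takes outcome $1$. Nodes below $\nu^\frown 0$ and below $\nu^\frown 1$ are alive together.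

Suppose that both children of $\nu$ used the same piece of $X$. A node $\mu$ below $\nu^\frown0$ waits with $\sigma_W,\sigma_R$ and $v=\emptyset$. While $\nu$ takes outcome $1$, a node $\lambda$ below $\nu^\frown 1$ working on the same functional could enumerate an axiom $(\tau,1)$ with $\tau$ comparable to $\sigma_R$. If $\nu$ then returns to outcome $0$ and $\mu$ finds $v'=0$ in $V_k$, the axiom $(\sigma_R,0)$ contradicts $(\tau,1)$, whichever of $\tau,\sigma_R$ is longer. Restarting $\mu$ is no way out, because the same injury could recur each time $\nu$ alternates.

Giving the two children incompatible pieces $x_0,x_1$ of $X$ is not enough by itself, since axioms are about $M$, and the images of $x_0,x_1$ might be comparable. The idea that removes the conflict is this: before $\nu$ starts to guess, it finds $x_0,x_1$ whose images under $\Theta_e$ are incompatible for every hypothesis $e$ still under consideration. $A$ continues to be the same on both sides, as far as it is built, which makes $A\leqslant_T 0'$ possible. Only $X$ depends on the guess. To get the pair $x_0,x_1$ we split above each of two strings and use the following fact.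

**Lemma 8.** If $Y_0|Y_1$ and $Z_0|Z_1$, then $Y_s|Z_t$ for some $s,t\in\{0,1\}$.

*Proof.* Suppose all pairs $Y_s,Z_t$ are comparable. If some $Y_s\supseteq Z_t$, then $Z_{1-t}$, being comparable with $Y_s$, is comparable with $Z_t$: either $Z_{1-t}\subseteq Y_s$ and both are initial segments of $Y_s$, or $Z_{1-t}\supseteq Y_s\supseteq Z_t$. This contradicts $Z_0|Z_1$. So $Y_0,Y_1\subseteq Z_0$ are comparable, again a contradiction. $\square$

## 6. The construction on a tree

The construction is computable. It has four kinds of tasks.

- $\mathrm{Act}(e)$ begins to consider hypothesis $e$ and opens a new functional.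
- $\mathrm{Jmp}(e)$ decides $\{e\}^A(e)$, to keep $A'\leqslant_T C$.
- $\mathrm{Col}(k)$ codes $C(k)$ into column $k$ and separates the two sides.
- $\mathrm{Gen}(e,k)$ makes $\Gamma(M)$ decide $V_k$, for the $M$ of hypothesis $e$.

Fix a computable list of all tasks, with $\mathrm{Act}(e)$ before every $\mathrm{Gen}(e,k)$.

**Tree.** Nodes are finite sequences of outcomes, and outcomes are ordered
$$0<_L1<_L\cdots<_Lw_3<_Lw_2<_Lw_1 .$$
"$\nu$ is right of $\mu$" ("$\mu$ is left of $\nu$") means $\lambda^\frown o\subseteq\mu$ and $\lambda^\frown o'\subseteq\nu$ for some $\lambda$ and $o<_Lo'$. Outcome $w_j$ means "my $j$-th search is still running".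

**Data.** When a node $\mu$ is *started* it receives strings $q_\mu$ (for $A$) and $b_\mu$ (for $X$); a promise $\pi_\mu$ (we write $\leqslant_\mu$ for $\leqslant_{\pi_\mu}$); a finite set $E_\mu$ of *active* indices; a function $\mathrm{ver}_\mu:E_\mu\to\omega$, meaning that for $e\in E_\mu$ the node works with the functional $\Gamma^{(\mathrm{ver}_\mu(e))}$; and a finite set $F_\mu$ of completed tasks. Its task is the first task in the list not in $F_\mu$, skipping those $\mathrm{Gen}(e,k)$ with $\mathrm{Act}(e)\in F_\mu$ and $e\notin E_\mu$. Since $\mathrm{Act}(e)$ comes before $\mathrm{Gen}(e,k)$ and is never skipped, a node whose task is $\mathrm{Gen}(e,k)$ has $\mathrm{Act}(e)\in F_\mu$ and $e\in E_\mu$. The node has a current string $p_\mu$, initially $q_\mu$. A started node is *alive* until cancelled; a *life* of a node lasts from a start to the next cancellation. The root is started before stage $0$ with everything empty.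

**Stage $r$.** Begin by visiting the root. When visiting an alive node $\mu$, perform its action (below) and get an outcome $o$. Cancel all nodes to the right of $\mu^\frown o$. If $\mu^\frown o$ is alive, visit it. Otherwise start $\mu^\frown o$ (it counts as visited) and end the stage. There are finitely many alive nodes, so each stage ends, and it starts exactly one node. One visit, that is, action and cancellation together, is regarded as one step of the construction, and so is one start.

**Default data for a child $\mu^\frown o$.** $q_{\mu^\frown o}=\mathrm{ext}_{\pi_\mu}(p_\mu)$, $b_{\mu^\frown o}=b_\mu{}^\frown 0$, and $\pi,E,\mathrm{ver},F$ as for $\mu$. Only changes from this are listed below.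

**Running a program.** The tasks $\mathrm{Col}$ and $\mathrm{Gen}$ begin with a program, which is a sequence of searches at $\mu$ (with $p=p_\mu$ and $\pi=\pi_\mu$) whose number is fixed when $\mu$ starts. While the $j$-th search $\langle e,c,i\rangle$ is running ("phase $j$"), at each visit check the pairs $(q',b')$ of code $\leqslant r$. If a solution is found, pass to the next phase (at most one advance by a search per visit) and take the outcome appropriate to the new phase. Otherwise take outcome $w_j$. The child $\mu^\frown w_j$ has $b=c^\frown i^\frown0$, and $e$ is removed from $E$ and $\mathrm{dom}(\mathrm{ver})$ ("$e$ is *dropped*"); $F$ is unchanged. When the program is done, the *final phase* begins.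

**Act$(e)$.** The outcome is always $0$. The child, started at stage $r$: add $e$ to $E$ with $\mathrm{ver}(e):=r$ (a new functional $\Gamma^{(r)}$, initially without axioms), and add the task to $F$.

**Jmp$(e)$.** Look for $q'\geqslant_\mu q_\mu$ of code $\leqslant r$ with $\{e\}^{q'}(e){\downarrow}$ in at most $|q'|$ steps. Until found, take outcome $1$. When found, set $p_\mu:=q'$ and take outcome $0$ from then on. Children: add the task to $F$.

**Col$(k)$.** Let $E_\mu=\{e_1,\dots,e_l\}$. *Program:* put $x_0=b_\mu{}^\frown0$, $x_1=b_\mu{}^\frown1$. For $i=1,\dots,l$: $\mathrm{Split}(e_i,x_0)$ gives $y_0,y_1$, and $\mathrm{Split}(e_i,x_1)$ gives $z_0,z_1$. By (1) we have $\Theta_{e_i}(p_\mu,y_0)|\Theta_{e_i}(p_\mu,y_1)$ and the same for $z_0,z_1$. So Lemma 8 gives $s,t$ with $\Theta_{e_i}(p_\mu,y_s)|\Theta_{e_i}(p_\mu,z_t)$; replace $x_0:=y_s$, $x_1:=z_t$. There are $4l$ searches. In the final phase, by monotonicity,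
$$\Theta_e(p_\mu,x_0)\,|\,\Theta_e(p_\mu,x_1)\quad\text{for all } e\in E_\mu.\tag{2}$$
*Final phase:* at each visit take outcome $0$ if $W_{h(k),r}$ has grown since the last time outcome $0$ was taken (or since the phase began, if it was not yet taken), otherwise outcome $1$. Children for $i=0,1$: $b_{\mu^\frown i}=x_i{}^\frown0$, $\pi_{\mu^\frown i}=\pi_\mu\cup\{(k,i)\}$, and the task is added to $F$. Moreover $q_{\mu^\frown1}=\mathrm{ext}_{\pi_\mu}(Q)$, where $Q$ is the longest string among $p_\mu$ and the $p_\lambda$ for alive $\lambda\supseteq\mu^\frown0$.

**Gen$(e,k)$.** Let $\Gamma=\Gamma^{(\mathrm{ver}_\mu(e))}$ and $\sigma_\mu=\Theta_e(q_\mu,b_\mu)$. If at the start of $\mu$ the functional $\Gamma$ has $N$ axioms $(\tau,\gamma)$, fix $n$ with $2^n>N+1$ and $n>|\tau|$ for all of them. *Program:* $c_\emptyset=b_\mu$. For all $\beta$ with $|\beta|<n$, by length, $\mathrm{Split}(e,c_\beta)$ gives $c_{\beta0},c_{\beta1}$. There are $2(2^n-1)$ searches. At the end put $\sigma_\beta=\Theta_e(p_\mu,c_\beta)$ for $|\beta|=n$. Choose $\beta\neq\beta'$ of length $n$ with $\Gamma[\sigma_\beta]=\Gamma[\sigma_{\beta'}]=:v$ (possible by Lemma 12 below). Put $b_W=c_\beta$, $\sigma_W=\sigma_\beta$,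 $b_R=c_{\beta'}$, $\sigma_R=\sigma_{\beta'}$. *Final phase:* look for $v'\supseteq v$ in $V_{k,r}$. Until found, take outcome $1$. When first found, enumerate the axiom $(\sigma_R,v')$ into $\Gamma$, and take outcome $0$ from then on. Children: $b_{\mu^\frown1}=b_W{}^\frown0$, $b_{\mu^\frown0}=b_R{}^\frown0$, and the task is added to $F$.

This completes the construction. All strings $c$ in searches of $\mu$ extend $b_\mu$, so $b_{\mu^\frown o}\supsetneq b_\mu$ always. Along any path each $\mathrm{Col}(k)$ is completed at most once, so $\pi_\mu$ is a function. Since $\mathrm{Act}(e)$ is performed at most once along a path, a dropped $e$ is never reactivated below.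

## 7. The strings for $A$ form a chain

We first record which nodes can be alive together.

(a) If a node is cancelled, all its extensions are cancelled with it, since an extension of a node to the right of something is also to the right of it. A node is only started while its parent is alive. So all predecessors of an alive node are alive, in a life that began before that node was started, and data are inherited from these current lives.

(b) Within a life, outcomes of a node move monotonically to the left, except for the alternation $0/1$ at a $\mathrm{Col}$ node in its final phase. When $p_\mu$ changes (advance of a search, or success of $\mathrm{Jmp}$), the outcome becomes strictly left of all previous outcomes in this life, so all nodes properly extending $\mu$ are cancelled in that step.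

(c) If $\nu^\frown o,\nu^\frown o'$ with $o<_Lo'$ are both alive, then $\nu$ is a $\mathrm{Col}$ node in its final phase and $o=0$, $o'=1$. Indeed, each visit with outcome $o$ cancels $\nu^\frown o'$, so $\nu$ took outcome $o'$ after outcome $o$ in its present life; by (b) this only happens in the stated case.

(d) A node that enumerates an axiom takes outcome $0$ for the first time in its life, so its $0$-child is not alive and the stage ends right after. Hence each stage enumerates at most one axiom, and after an enumeration no alive node is visited in that stage.

(e) A node $\nu$ is cancelled only at stages at which some node left of $\nu$ is visited: if the visit to $\mu$ with outcome $o$ cancels $\nu$, then $\mu^\frown o$ is left of $\nu$, and it is visited or started next.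

The next lemma says that $A$ is built consistently over the whole tree of alive nodes, and that promises are kept.

**Lemma 9.** At every moment: if $\lambda,\lambda'$ are alive and $\lambda\subsetneq\lambda'$ or $\lambda$ is left of $\lambda'$, then $p_\lambda\subseteq q_{\lambda'}\subseteq p_{\lambda'}$. If $\nu\subseteq\lambda$ are alive, then $q_\nu\leqslant_\nu p_\lambda$, and if $\nu\subsetneq\lambda$ then $p_\nu\leqslant_\nu q_\lambda$.

*Proof.* We use induction on the steps of the construction. In particular, at any earlier moment the strings $p_\lambda$ of alive nodes form a chain, since of any two distinct nodes one extends the other or is left of the other. Also $q_\lambda\subseteq p_\lambda$ always, since $p_\lambda$ starts as $q_\lambda$ and only grows.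

Let $\lambda\subsetneq\lambda'$. By (b), no $p_\rho$ with $\lambda\subseteq\rho\subsetneq\lambda'$ has changed since the child of $\rho$ towards $\lambda'$ was started. Each child $\rho^\frown o$ is started with $q_{\rho^\frown o}\supseteq p_\rho$. Going along the path, $p_\lambda\subseteq q_{\lambda'}$.

Let $\lambda$ be left of $\lambda'$. By (a) and (c), $\lambda\supseteq\nu^\frown0$ and $\lambda'\supseteq\nu^\frown1$ with $\nu$ a $\mathrm{Col}$ node in its final phase. A visit to a node $\supseteq\nu^\frown0$ requires that $\nu$ takes outcome $0$, which cancels $\nu^\frown1$. So no node $\supseteq\nu^\frown0$ was visited or started since $\nu^\frown1$ was started. Hence $\lambda$ was alive, with the same $p_\lambda$, when $\nu^\frown1$ was started. The candidates for $Q$ formed a chain at that moment, so $p_\lambda\subseteq Q\subseteq q_{\nu^\frown1}\subseteq q_{\lambda'}$, where the last inclusion is trivial or is the case already treated.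

For the second part, every change of $p_\lambda$ respects $\leqslant_\lambda$, so $q_\lambda\leqslant_\lambda p_\lambda$. Next we show $p_\lambda\leqslant_\lambda q_{\lambda^\frown o}$ for alive $\lambda^\frown o$; recall that $p_\lambda$ has not changed since the child was started. This is clear when $q_{\lambda^\frown o}=\mathrm{ext}_{\pi_\lambda}(p_\lambda)$. For $o=1$ at a $\mathrm{Col}$ node in its final phase, $Q$ is $p_\lambda$ or some $p_\kappa$ with $\kappa\supseteq\lambda^\frown0$. In the latter case $p_\lambda\leqslant_\lambda q_{\lambda^\frown0}\leqslant_{\lambda^\frown0}p_\kappa$ by induction, and $\pi_\lambda\subseteq\pi_{\lambda^\frown0}$, so $p_\lambda\leqslant_\lambda Q\leqslant_\lambda\mathrm{ext}_{\pi_\lambda}(Q)$. Finally, compose these relations along the path from $\nu$ to $\lambda$, using that $\pi$ increases along it and that a larger promise gives a stronger relation. $\square$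

## 8. Frozen functionals are consistent

The next lemma is the reason for the splitting at $\mathrm{Col}$ nodes: while a $\mathrm{Gen}$ node is alive, no one else disturbs its part of the functional.

**Lemma 10 (freezing).** Let $\mu$, with task $\mathrm{Gen}(e,k)$, be started at stage $s$, and let $d=\mathrm{ver}_\mu(e)$. Let $t>s$ be such that $\mu$ is not cancelled at any stage in $(s,t]$, and suppose that at stage $t$ a node $\lambda\neq\mu$ enumerates $(\tau,\gamma)$ into $\Gamma^{(d)}$, while $\mu$ has not enumerated an axiom in this life. Then either $\tau|\sigma_\mu$, or $\mu$ is in its final phase and $\tau\supseteq\sigma_W$ (the $\sigma_W$ of $\mu$).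

*Proof.* Version $d$ was created when a single node $\kappa$ was started (one node per stage), together with the index $e$. So $\lambda$ has a task $\mathrm{Gen}(e,k')$ with $\mathrm{ver}_\lambda(e)=d$, and $\tau=\Theta_e(p_\lambda,b)$ for some $b\supseteq b_\lambda$. Since versions are inherited, $\kappa\subseteq\mu$ and $\kappa\subseteq\lambda$. The node $\lambda$ is visited at stage $t$. We go through the possible positions of $\lambda$.

**Case $\lambda$ left of $\mu$.** Then on the way to $\lambda$ a common predecessor takes an outcome that cancels $\mu$ at stage $t$. Excluded.

**Case $\lambda\subsetneq\mu$.** At stage $t$ the node $\lambda$ takes outcome $0$ for the first time in its life. So by (a) $\mu$ extends some $\lambda^\frown o$ with $o\neq0$ and is cancelled at stage $t$. Excluded.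

**Case $\lambda\supsetneq\mu$.** If $\lambda\supseteq\mu^\frown w_j$, then $e$ was dropped at $\mu^\frown w_j$, because all searches of $\mu$ concern $e$; so $e\notin E_\lambda$, which is impossible. If $\lambda\supseteq\mu^\frown0$, then $\mu$ has already enumerated its axiom in this life, which is excluded. So $\lambda\supseteq\mu^\frown1$. Then $\mu$ is in its final phase, $b_\lambda\supseteq b_W$, and $p_\lambda\supseteq q_\lambda\supseteq p_\mu$ by Lemma 9. Hence $\tau\supseteq\Theta_e(p_\mu,b_W)=\sigma_W$.

**Case $\lambda$ right of $\mu$.** Both are alive when $\lambda$ is visited, so by (a) and (c) $\mu\supseteq\nu^\frown0$ and $\lambda\supseteq\nu^\frown1$ with $\nu$ a $\mathrm{Col}$ node in its final phase. As $\kappa\subseteq\mu$ and $\kappa\subseteq\lambda$, we have $\kappa\subseteq\nu$. Since $e\in E_\mu$ and dropped indices are not reactivated, $e$ is not dropped between $\kappa$ and $\mu$, so $e\in E_\nu$. By (2), $\Theta_e(p_\nu,x_0)|\Theta_e(p_\nu,x_1)$. By Lemma 9, $q_\mu\supseteq p_\nu$ and $p_\lambda\supseteq q_\lambda\supseteq p_\nu$; also $b_\mu\supseteq x_0$ and $b_\lambda\supseteq x_1$. So $\sigma_\mu\supseteq\Theta_e(p_\nu,x_0)$ and $\tau\supseteq\Theta_e(p_\nu,x_1)$,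 hence $\tau|\sigma_\mu$. $\square$

The next step is to see that the iterated split produces enough images, and long enough ones.

**Lemma 11.** In a $\mathrm{Gen}(e,k)$ node whose program has finished, the $\sigma_\beta$ ($|\beta|=n$) extend $\sigma_\mu$, are pairwise incompatible, and have length $\geqslant n$.

*Proof.* All $c_\beta\supseteq b_\mu$ and $p_\mu\supseteq q_\mu$, so $\sigma_\beta\supseteq\sigma_\mu$. By (1), $\Theta_e(p_\mu,c_{\alpha0})|\Theta_e(p_\mu,c_{\alpha1})$ for $|\alpha|<n$. Both extend $\Theta_e(p_\mu,c_\alpha)$, and being incompatible they extend it properly. Hence the lengths of $\Theta_e(p_\mu,c_{\beta\restriction i})$ strictly increase with $i$, which gives $|\sigma_\beta|\geqslant n$. Two different $\beta,\beta'$ of length $n$ separate at some $\alpha$, and by monotonicity $\sigma_\beta|\sigma_{\beta'}$. $\square$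

**Lemma 12.** $\beta\neq\beta'$ as required in $\mathrm{Gen}(e,k)$ exist, and every $\Gamma^{(d)}$ is consistent, that is, a functional.

*Proof.* We use induction on the construction. Let $\mu$ be a $\mathrm{Gen}(e,k)$ node and $\Gamma$ its functional.

**Step 1: the pigeonhole.** The purpose is to show that the count $N$ is still valid when $\mu$ finishes its program. By (d), all axioms of $\Gamma$ enumerated after the start of $\mu$ were enumerated at earlier stages than the present one, when $\mu$ was not cancelled and not in its final phase. By Lemma 10 their strings are incompatible with $\sigma_\mu$, hence with every $\sigma_\beta$. So $\Gamma[\sigma_\beta]$ is $\emptyset$ or the value of one of the $N$ axioms present at the start. It takes at most $N+1<2^n$ values, and two coincide.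

**Step 2: consistency.** The purpose is to show that the new axiom $(\sigma_R,v')$ agrees with all the existing ones. Consider the moment when $\mu$ enumerates it. By (d) and Lemma 10, the axioms of $\Gamma$ enumerated since the start of $\mu$ have strings that are incompatible with $\sigma_\mu\subseteq\sigma_R$ or extend $\sigma_W$. As $\sigma_W|\sigma_R$, all these strings are incompatible with $\sigma_R$. So an existing axiom whose string is comparable with $\sigma_R$ was present at the start of $\mu$. Its string is shorter than $n\leqslant|\sigma_R|$, hence a proper initial segment of $\sigma_R$, and its value is contained in $\Gamma[\sigma_R]=v\subseteq v'$, with $\Gamma[\sigma_R]$ evaluated at the end of the program. So the new axiom is consistent with all existing ones. $\square$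

## 9. The true path, computed from $C$

We now find the nodes whose guesses are right, and check that $C$ can find them too.

**Lemma 13.** There are an infinite path $f$ and stages $r_0\leqslant r_1\leqslant\cdots$ such that $f{\restriction}n$ is visited infinitely often, is alive at all times after stage $r_n$, and no node left of $f{\restriction}n$ is visited after stage $r_n$. Moreover $f$, $(r_n)$ and the final data $q,b,\pi,E,\mathrm{ver},F$ of $f{\restriction}n$, as well as the final $p_{f\restriction n}$, are computable from $C$.

*Proof.* We use induction on $n$. For $n=0$ take $r_0=0$: the root is visited at every stage and nothing is left of it. Let $\mu=f{\restriction}n$. After stage $r_n$ it is in a single life and is visited infinitely often. It runs through boundedly many phases. Whether the phase of $\mu$ changes after a given stage is a $\Sigma_1$ question, so $0'\leqslant_TC$ finds a stage $s\geqslant r_n$ after which the phase is constant.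

If $\mu$ is not a $\mathrm{Col}$ node in its final phase at $s$, then its outcome changes at most once after $s$ (at $\mathrm{Jmp}$, or in the final phase of $\mathrm{Gen}$, from $1$ to $0$). So $0'$ finds $s'\geqslant s$ after which the outcome is constant; let $f(n)$ be this outcome.

If $\mu$ is a $\mathrm{Col}(k)$ node in its final phase, ask whether $k\in C$. If $k\notin C$, then $W_{h(k)}$ is infinite and, since $\mu$ is visited infinitely often, outcome $0$ is taken infinitely often; let $f(n)=0$ and $s'=s$. If $k\in C$, then $W_{h(k)}$ is finite and outcome $0$ is taken only finitely often; let $f(n)=1$, and let $0'$ find $s'\geqslant s$ after which $0$ is not taken.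

In all cases, after $s'$ the node $\mu$ takes $f(n)$ infinitely often and no outcome left of $f(n)$. Let $r_{n+1}>s'$ be a stage at which $\mu^\frown f(n)$ is visited. A node left of $\mu^\frown f(n)$ is left of $\mu$, or extends $\mu^\frown o$ with $o<_Lf(n)$; neither kind is visited after $s'$. So by (e) $\mu^\frown f(n)$ is never cancelled after $s'$; it is alive from stage $r_{n+1}$ on, and its data are final. It is visited infinitely often. By (b), $p_\mu$ does not change after stage $r_{n+1}$, since otherwise $\mu^\frown f(n)$ would be cancelled. Everything was found using $C$ (which computes $0'$) and by running the computable construction. $\square$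

Using final values, let
$$A=\bigcup_nq_{f\restriction n},\qquad X=\bigcup_nb_{f\restriction n}.$$
Children have strictly longer strings $q,b$ than their parents, and these extend the parents' strings by Lemma 9 and the construction. So these are unions of strictly increasing chains, and $A,X$ are sets. By Lemma 13, $X\leqslant_TC$. Let $\mu\subset f$, with final $p_\mu$. By Lemma 9, $p_\mu\leqslant_\mu q_{f\restriction n}$ for all $n>|\mu|$. Since any $q'\subset A$ is contained in some such $q_{f\restriction n}$, the third property of $\leqslant_\pi$ gives
$$p_\mu\subset A,\qquad p_\mu\leqslant_\mu q'\ \text{ for all } q'\text{ with } p_\mu\subseteq q'\subset A.\tag{3}$$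

We also need that no task is postponed forever by dropped indices.

**Lemma 14.** Every task is, from some point of $f$ on, completed (in $F_{f\restriction n}$) or permanently skipped (some $\mathrm{Gen}(e,k)$ with $e$ dropped).

*Proof.* $F$ increases along $f$, and skipping is permanent since dropped indices are not reactivated. Suppose the claim holds for all tasks earlier than a task $T$, from $f{\restriction}n_0$ on. As long as $T$ is neither completed nor skipped, it is the task of the nodes of $f$ from $f{\restriction}n_0$ on. Each such node $\mu$ with $\mu^\frown o\subset f$ either completes $T$ or has $o=w_j$ and drops an element of the finite set $E_\mu$. $\mathrm{Act}$ tasks are completed at once, and for other $T$ nothing is added to $E$ meanwhile. So after finitely many nodes $T$ is completed, or $T=\mathrm{Gen}(e,k)$ and $e$ is dropped. $\square$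

## 10. The jump of $A$

**Lemma 15.** $A\leqslant_T0'$ and $A'\equiv_TC$.

*Proof.* **Step 1: $A\leqslant_T0'$.** We approximate $A$ computably. Let $A_r$ be the string $q$ of the node started at stage $r$. Let $r>r_n$. The node started at stage $r$ is not $f{\restriction}n$ or one of its predecessors, because these are alive; and it is not left of $f{\restriction}n$, because nothing there is visited. So it properly extends $f{\restriction}n$ or is right of it, and by Lemma 9 $A_r\supseteq p_{f\restriction n}\supseteq q_{f\restriction n}$. As $|q_{f\restriction n}|\geqslant n$, we get $A_r(x)=A(x)$ for all $r>r_{x+1}$. So $A$ is the limit of a computable sequence, and $A\leqslant_T0'$ by the limit lemma.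

**Step 2: $C\leqslant_TA'$.** We read $C(k)$ off column $k$. The task $\mathrm{Col}(k)$ is never skipped, so by Lemma 14 it is completed at some $\nu$ with $\nu^\frown i\subset f$, $i\in\{0,1\}$. By Lemma 9, $q_{\nu^\frown i}\leqslant_{\nu^\frown i}q_{f\restriction n}$ for all large $n$ (final values), and $\pi_{\nu^\frown i}(k)=i$. So $A(\langle k,x\rangle)=i$ whenever $\langle k,x\rangle\geqslant|q_{\nu^\frown i}|$. Thus $\lim_xA(\langle k,x\rangle)=i$, and $i=1\iff k\in C$ by the choice of $f$. By the limit lemma relative to $A$, $C\leqslant_TA'$.

**Step 3: $A'\leqslant_TC$.** We decide $e\in A'$ at the node that handled it. With $C$ find $\mu\subset f$ at which $\mathrm{Jmp}(e)$ is completed. If $\mu^\frown0\subset f$, then $p_\mu\subset A$ and $\{e\}^{p_\mu}(e){\downarrow}$, so $e\in A'$. If $\mu^\frown1\subset f$, then $p_\mu=q_\mu$ and no $q'\geqslant_\mu q_\mu$ has $\{e\}^{q'}(e){\downarrow}$ in at most $|q'|$ steps, since $\mu$ is visited infinitely often and would have found it. If $\{e\}^A(e)$ converged, a sufficiently long $q'\subset A$ would be such a string, by (3). So $\{e\}^A(e){\uparrow}$ and $e\notin A'$. $\square$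

## 11. $M$ computes a 1-generic set

**Lemma 16.** If $M\leqslant_TA\oplus X$ and $X\leqslant_TA\oplus M$, then $M$ computes a 1-generic set.

*Proof.* Choose $e$ with $M=\Phi_e(A\oplus X)$ and $X=\Psi_e(A\oplus M)$. By Lemma 14, $\mathrm{Act}(e)$ is completed on $f$, so $e$ is activated there.

**Step 1: $e$ is never dropped on $f$.** Suppose $e$ is dropped at $\mu^\frown w_j\subset f$, while $\mu$ runs the search $\langle e,c,i\rangle$. Then this search never succeeds although $\mu$ is visited infinitely often in this phase, so there is no pair as it looks for from the final $p_\mu$. By the definition of the child, $c^\frown i\subset X$. By (3), $p_\mu\subset A$ and $p_\mu\leqslant_\mu q'$ for all $q'$ with $p_\mu\subseteq q'\subset A$. So Lemma 7 contradicts the choice of $e$.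

**Step 2: definition of $G$.** Let $d$ be the final version of $e$ on $f$, and let
$$G=\bigcup\{\gamma:(\tau,\gamma)\in\Gamma^{(d)},\ \tau\subset M\}.$$
By Lemma 12 the values $\gamma$ occurring here form a chain, so $G$ is a finite or infinite sequence.

**Step 3: $G$ decides every $V_k$.** Since $e$ is not dropped, by Lemma 14 $\mathrm{Gen}(e,k)$ is completed at some $\mu\subset f$ with $\mathrm{ver}_\mu(e)=d$, and $\mu^\frown0\subset f$ or $\mu^\frown1\subset f$. Note that $p_\mu\subset A$ by (3).

If $\mu^\frown0\subset f$, then $b_R\subset X$, so $\sigma_R=\Theta_e(p_\mu,b_R)\subset M$. By the axiom $(\sigma_R,v')$, the string $v'\in V_k$ is an initial segment of $G$.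

If $\mu^\frown1\subset f$, then $b_W\subset X$, so $\sigma_W\subset M$, and $v=\Gamma^{(d)}[\sigma_W]$ (evaluated at the end of the program) is an initial segment of $G$. Moreover $v$ has no extension in $V_k$, since otherwise it would be found and outcome $0$ taken.

**Step 4: $G$ is infinite and computable from $M$.** Let $V_k=\{\gamma:|\gamma|\geqslant l\}$. Every string has an extension in it, so the case $\mu^\frown1\subset f$ of Step 3 is impossible, and some $v'$ with $|v'|\geqslant l$ is an initial segment of $G$. This holds for every $l$, so $G$ is an infinite sequence, and by Step 3 it is 1-generic. Finally $\Gamma^{(d)}$ is c.e. and consistent: to compute $G(x)$ from $M$, enumerate $\Gamma^{(d)}$ until an axiom $(\tau,\gamma)$ with $\tau\subset M$ and $|\gamma|>x$ appears. So $G\leqslant_TM$. $\square$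

**Proof of Theorem 4.** By Lemma 15, $A\leqslant_T0'$ and $A'\equiv_TC$, and we saw that $X\leqslant_TC$. Lemma 16 says that every $M\leqslant_TA\oplus X$ with $X\leqslant_TA\oplus M$ computes a 1-generic set, so by Lemma 1 no such $M$ has minimal degree. Let $a=\deg A$ and $b=\deg(A\oplus X)\geqslant a$. Then $b\leqslant\deg C=a'$, because $A\leqslant_T0'\leqslant_TC$ and $X\leqslant_TC$. If $m\leqslant b$, $a\vee m=b$ and $M\in m$, then $M\leqslant_TA\oplus X$ and $X\leqslant_TA\oplus M$, so $m$ is not minimal. Hence $a$ fails mincup, witnessed by $b$. $\blacksquare$

Together with the choice $C=\{k:W_k\text{ finite}\}$ made in Section 2, this proves Corollary 5: not all $\mathrm{GH}_1$ degrees satisfy mincup, and not even all high degrees below $0'$ satisfy it globally.
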